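\title{Convergence of Postnikov towers on the \'etale site of a field}

\begin{abstract}
A site is of finite type if every simplicial sheaf on it is the homotopy limit of its Postnikov tower. We prove that, for an arbitrary field $k$, the \'etale site of smooth $k$-schemes is of finite type if and only if some finite extension of $k$ has finite cohomological dimension, and that it is enough to test the extension $k(\sqrt{-1})$. The main step uses the norm residue theorem to produce Galois cohomology classes of arbitrarily large degree and order; no single finite extension kills all of them. We give several equivalent conditions, and we construct a profinite group for which the analogous statement fails.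
\end{abstract}

\section{Introduction}

A space $X$ is the homotopy limit of its Postnikov tower, because $\pi_i(P^nX)$ does not depend on $n$ once $n\ge i$. For sheaves of spaces this can fail. Let $T$ be a site with enough points. A map of simplicial sheaves on $T$ is a (local) \emph{weak equivalence} if it is a weak equivalence on all stalks. A simplicial sheaf $X$ has Postnikov sections $X\to P^nX$, $n\ge0$: this map induces isomorphisms on the homotopy sheaves $\pi_i$ for $i\le n$, at all base points, and $P^nX$ has trivial $\pi_i$ for $i>n$. They form a tower $\cdots\to P^{n+1}X\to P^nX\to\cdots$.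

\begin{definition}[\cite{MV}]\label{def:ft}
The site $T$ is \emph{of finite type} if for every simplicial sheaf $X$ on $T$ the canonical map $X\to\operatorname{holim}_nP^nX$ is a weak equivalence.
\end{definition}

To form the homotopy limit one replaces $(P^nX)$ by an equivalent tower $(E_n)$ of fibrations in a model structure on simplicial sheaves (Section~\ref{sec:background}) and takes the limit section by section. The stalk of the result at a point $p$ is $\varinjlim_W\varprojlim_nE_n(W)$, where $W$ runs over the neighborhoods of $p$, while convergence for spaces only says that $X_p$ is equivalent to $\varprojlim_n\varinjlim_WE_n(W)$. Definition~\ref{def:ft} asks whether the two limits may be interchanged. A section of $E_n$ over $W$ lifts to $E_{n+1}$ after shrinking $W$; to lift it to the top of the tower one needs one neighborhood that serves for all stages. The obstruction to lifting from $E_n(W)$ to $E_{n+1}(W)$ lies in a group $H^{n+2}(W,A)$, so no shrinking is needed in high stages when $W$ has finite cohomological dimension.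

Let $k$ be a field and $(\mathrm{Sm}/k)_{\mathrm{\acute{e}t}}$ the \'etale site of smooth $k$-schemes of finite type. For a field $F$ let $G_F$ be its absolute Galois group, $H^n(F,A)=H^n(G_F,A)$, and let $\operatorname{cd}(F)$ be the cohomological dimension of $G_F$: the least $c$ with $H^n(F,A)=0$ for all $n>c$ and all discrete torsion $G_F$-modules $A$, or $\infty$. If $\operatorname{cd}(k)<\infty$, every scheme of finite type over $k$ has finite \'etale cohomological dimension, and the towers converge. This condition is not necessary. The field $\mathbb R$ has $H^n(\mathbb R,\mathbb Z/2)=\mathbb Z/2$ for all $n$, so $\operatorname{cd}(\mathbb R)=\infty$; but convergence is a local question, and every $\mathbb R$-scheme $V$ has the \'etale covering $V\times_{\mathbb R}\mathbb C\to V$, with $\operatorname{cd}(\mathbb C)=0$. One is led to guess that this local form of the condition is the right one. It is conjectured in \cite{NFT} that \emph{$(\mathrm{Sm}/k)_{\mathrm{\acute{e}t}}$ is of finite type if and only if some finite extension $L/k$ has $\operatorname{cd}(L)<\infty$}, and the conjecture is proved there in some cases, for example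 for countable $k$. We prove it for every field.

Throughout, $K=k(\sqrt{-1})\subset k^{\mathrm{sep}}$. Thus $[K:k]\in\{1,2\}$, and $K=k$ if $\operatorname{char}k=2$ or $-1$ is a square in $k$.

\begin{theorem}\label{thm:main}
For every field $k$ the following are equivalent:
\begin{enumerate}
\item[(1)] $(\mathrm{Sm}/k)_{\mathrm{\acute{e}t}}$ is of finite type;
\item[(2)] some finite extension $L/k$ has $\operatorname{cd}(L)<\infty$;
\item[(3)] $\operatorname{cd}(K)<\infty$.
\end{enumerate}
\end{theorem}

For a scheme $X$ let $X_{\mathrm{\acute{e}t}}$ be its small \'etale site.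

\begin{theorem}\label{thm:equiv}
For every field $k$, conditions \emph{(1)--(3)} are also equivalent to each of the following:
\begin{enumerate}
\item[(4)] $X_{\mathrm{\acute{e}t}}$ is of finite type for every $k$-scheme $X$ of finite type;
\item[(5)] $X_{\mathrm{\acute{e}t}}$ is of finite type for some nonempty $k$-scheme $X$ of finite type;
\item[(6)] there are $N,n_0\ge1$ with $N\cdot H^n(k,A)=0$ for all $n\ge n_0$ and all discrete torsion $G_k$-modules $A$;
\item[(7)] for all sequences of discrete torsion $G_k$-modules $A_n$ and classes $\alpha_n\in H^n(k,A_n)$ $(n\ge1)$, one finite separable extension $k'/k$ kills all $\alpha_n$.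
\end{enumerate}
If they hold, then $2H^n(k,A)=0$ for all $n>\operatorname{cd}(K)$ and all discrete torsion modules $A$. The constant $2$ is optimal, as $k=\mathbb R$ shows.
\end{theorem}

The small \'etale site of $\operatorname{Spec}k$ depends only on $G_k$: it is the site of finite continuous $G_k$-sets. By Theorem~\ref{thm:equiv} it is of finite type exactly when $G_k$ has an open subgroup of finite cohomological dimension. This is not a theorem about profinite groups.

\begin{theorem}\label{thm:group}
There is a profinite group $G$, none of whose open subgroups has finite cohomological dimension, such that the site of finite continuous $G$-sets is of finite type.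
\end{theorem}

So a proof for fields must use arithmetic input, and ours enters in the implication (1)$\Rightarrow$(3). To show that a tower diverges we need a \emph{sequence} of classes $\alpha_j$, in degrees tending to infinity, that no single finite extension kills (Section~\ref{sec:criterion}). A countable field has countably many finite extensions, and one can choose one class against each. An arbitrary field has too many finite extensions, but still only countably many degrees $[k':k]$. Since corestriction after restriction is multiplication by $[k':k]$, a class with $d\alpha\ne0$ for all $d\le j$ survives in every extension of degree at most $j$. Section~\ref{sec:order} produces such classes from the norm residue theorem. Section~\ref{sec:convergence} proves (2)$\Rightarrow$(1) by obstruction theory, Section~\ref{sec:proofs} assembles Theorems~\ref{thm:main} and~\ref{thm:equiv}, and Section~\ref{sec:groups} proves Theorem~\ref{thm:group}.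

\section{Background}\label{sec:background}

\subsection{Lifting problems for simplicial sets}

A map $f\colon Y\to B$ of simplicial sets is a \emph{$\pi_{\le n}$-isomorphism} if it is bijective on $\pi_0$ and $\pi_i(Y,y)\to\pi_i(B,f(y))$ is an isomorphism for $1\le i\le n$ and all vertices $y$. If two of $f$, $g$, $gf$ are $\pi_{\le n}$-isomorphisms, so is the third; bijectivity on $\pi_0$ takes care of base points. A simplicial set is \emph{$n$-connected} $(n\ge-1)$ if it is nonempty and $\pi_i$ is trivial for $0\le i\le n$. It is \emph{concentrated in degree $q$} $(q\ge1)$ if it is nonempty and connected and $\pi_i=0$ for $i\ne q$. Homotopy groups commute with filtered colimits and, for Kan complexes, with all products. In a Kan complex $Y$, two vertices in the same component are joined by an edge; an element of $\pi_i(Y,y)$ is represented by an $i$-simplex $a$ with all faces degenerate at $y$, and it is trivial if and only if some $(i+1)$-simplex has last face $a$ and all other faces degenerate at $y$.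

An \emph{$m$-dimensional lifting problem} for $f\colon Y\to B$ is a pair $a\colon\partial\Delta^m\to Y$, $b\colon\Delta^m\to B$ with $fa=b|_{\partial\Delta^m}$. A \emph{solution} is a map $\Delta^m\to Y$ extending $a$ and lifting $b$. The \emph{space of solutions} is the fiber over $(a,b)$ of the pullback-corner map
\[
Y^{\Delta^m}\longrightarrow Y^{\partial\Delta^m}\times_{B^{\partial\Delta^m}}B^{\Delta^m};
\]
its vertices are the solutions. The pullback-corner map is a Kan fibration, or a trivial fibration, if $f$ is one.

\begin{lemma}\label{lem:detect}
Let $f\colon Y\to B$ be a map of Kan complexes and $N\ge1$. If all lifting problems for $f$ of dimension $m\le N$ have solutions, then $f$ is a $\pi_{\le N-1}$-isomorphism.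
\end{lemma}

\begin{proof}
The cases $m=0$ and $m=1$ say that vertices lift and that $y,y'$ are joined by an edge when $f(y),f(y')$ are. Let $1\le i\le N-1$. A simplex representing an element of $\pi_i(B,f(y))$ lifts to a simplex with boundary at $y$, so $f$ is onto on $\pi_i$. If $a$ represents an element of the kernel, an $(i+1)$-simplex of $B$ with faces $f(y),\dots,f(y),f(a)$ lifts to one with faces $y,\dots,y,a$, so the element is trivial.
\end{proof}

\begin{lemma}\label{lem:lifts}
Let $f\colon Y\to B$ be a Kan fibration, $(a,b)$ an $m$-dimensional lifting problem, $S$ its space of solutions, and $\Phi$ the fiber of $f$ over $b(0)$.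
\begin{enumerate}
\item[(a)] If $\Phi$ is $(m-1)$-connected, then $S\ne\emptyset$.
\item[(b)] If $\Phi$ is concentrated in degree $q>m$, then $S$ is concentrated in degree $q-m$.
\end{enumerate}
\end{lemma}

\begin{proof}
Pulling $f$ back along $b$ changes neither $S$ nor $\Phi$, so let $B=\Delta^m$ and $b=\mathrm{id}$. A Kan fibration factors as a trivial fibration $g\colon Y\to Y'$ followed by a minimal fibration, and a minimal fibration over $\Delta^m$ is a projection $Y'=\Delta^m\times\Phi'\to\Delta^m$. The Kan complex $\Phi'$ is equivalent to $\Phi$. Let $S'$ be the space of solutions of $(ga,\mathrm{id})$ for $Y'\to\Delta^m$. Then $S\to S'$ is a base change of the pullback-corner map of $g$, hence a trivial fibration. Further, $S'$ is the fiber of the Kan fibration $\rho\colon\Phi'^{\Delta^m}\to\Phi'^{\partial\Delta^m}$ over the second component $a'$ of $ga$. If $\Phi'$ is $(m-1)$-connected, $a'$ extends to $\Delta^m$, which proves (a). In the situation of (b), $a'$ extends by (a). The extension is homotopic to a constant map with some value $\varphi$, so $a'$ lies in the component of the constant map $\varphi$, and $S'$ is equivalent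 to the fiber of $\rho$ over that map. This fiber is $\Omega^m(\Phi',\varphi)$, with $\pi_i=\pi_{i+m}(\Phi',\varphi)$ for $i\ge0$.
\end{proof}

\subsection{Simplicial sheaves}

Let $T$ be a site with enough points. The stalk at a point $p$ of the sheaf associated with a presheaf $P$ is the filtered colimit of $P(W)$ over the neighborhoods $W$ of $p$. Simplicial sheaves on $T$ carry the local injective (Joyal--Jardine) simplicial model structure: cofibrations are the monomorphisms, weak equivalences are the local ones, and the fibrations, called \emph{global fibrations}, are the maps with the right lifting property for trivial cofibrations. For a simplicial set $M$ the cotensor is $X^M(W)=X(W)^M$; for finite $M$ it commutes with stalks. The pullback-corner map of a global fibration is a global fibration.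

For $W\in T$ let $h_W$ be the sheaf it represents and $T/W$ the localized site. Sheaves on $T/W$ are sheaves on $T$ with a map to $h_W$. The restriction $X|_W$ has the same sections as $X$, and its left adjoint forgets the map to $h_W$. The pairs $(p,w)$, with $p$ a point of $T$ and $w\in(h_W)_p$, give enough points of $T/W$; the stalk of $Y\to h_W$ at $(p,w)$ is the fiber of $Y_p$ over $w$.

\begin{lemma}\label{lem:fib}
\begin{enumerate}
\item[(a)] A global fibration is a Kan fibration on sections over every $W$ and on all stalks.
\item[(b)] Restriction to $T/W$ preserves global fibrations and weak equivalences.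
\item[(c)] A weak equivalence between globally fibrant objects is a weak equivalence on sections over every $W$.
\item[(d)] A sheaf of sets $S$, viewed as simplicially constant, is globally fibrant, and every map $E\to S$ from a globally fibrant object is a global fibration.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Maps $h_W\times M\to X$ are maps $M\to X(W)$, and $h_W\times\Lambda^l_i\to h_W\times\Delta^l$ is a trivial cofibration. Filtered colimits of Kan fibrations are Kan fibrations.

(b) The stalk of $X|_W$ at $(p,w)$ is $X_p$, so weak equivalences are preserved. The stalk at $p$ of the left adjoint is the coproduct over $w$ of the stalks at $(p,w)$, so the left adjoint preserves monomorphisms and weak equivalences, and restriction preserves global fibrations.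

(c) All objects are cofibrant, so the map is a simplicial homotopy equivalence, and homotopies $X\times\Delta^1\to X$ can be evaluated at $W$.

(d) Let $\pi_0X$ be the sheaf associated with $W\mapsto\pi_0(X(W))$. Then $\operatorname{Hom}(X,S)=\operatorname{Hom}(\pi_0X,S)$, so a trivial cofibration $X\to Y$ induces a bijection $\operatorname{Hom}(Y,S)\to\operatorname{Hom}(X,S)$, and $S$ is fibrant. Given compatible maps $X\to E$ and $Y\to S$, any extension $Y\to E$ of the first lifts the second, because two maps $Y\to S$ that agree on $X$ are equal.
\end{proof}

The link with cohomology is the Dold--Kan correspondence: $C\mapsto NC$, the normalized complex, is an equivalence from simplicial abelian sheaves to chain complexes of abelian sheaves in degrees $\ge0$, and $\pi_i(C(W),0)=H_i(NC(W))$. We write $A[q]$ for $A$ placed in homological degree $q$, and $K(A,q)$ for the object with $NK(A,q)=A[q]$. A chain complex is also a cochain complex through $I^j=I_{-j}$.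

\begin{lemma}\label{lem:hyper}
Let $C$ be a simplicial abelian sheaf with $NC$ bounded. Let $NC\to I$ be a quasi-isomorphism to a complex of injective sheaves that is bounded below in cohomological degree, and let $C^I$ be defined by $NC^I=\tau_{\ge0}I$, the complex with $I_i$ in degrees $i>0$ and $\ker(I_0\to I_{-1})$ in degree $0$. Then $C\to C^I$ is a weak equivalence, $C^I$ is globally fibrant, and
\[
\pi_i(C^I(W),0)=\mathbb H^{-i}(W,NC)\qquad(i\ge0),
\]
naturally in $W$. In particular $\pi_i(K(A,q)^I(W),0)=H^{q-i}(W,A)$.
\end{lemma}

\begin{proof}
The map $NC\to I$ factors through $\tau_{\ge0}I$, and $NC\to\tau_{\ge0}I$ is a quasi-isomorphism, which gives the weak equivalence. Maps $X\to C^I$ are chain maps $N\mathbb Z[X]\to I$. Let $X\to Y$ be a trivial cofibration. Then $N\mathbb Z[X]\to N\mathbb Z[Y]$ is injective, and its cokernel $Q$ is acyclic because weak equivalences of stalks induce isomorphisms on homology. Since each $I^j$ is injective, the sequence of Hom complexes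
\[
0\to\operatorname{Hom}^\bullet(Q,I)\to\operatorname{Hom}^\bullet(N\mathbb Z[Y],I)\to\operatorname{Hom}^\bullet(N\mathbb Z[X],I)\to0
\]
is exact, and $\operatorname{Hom}^\bullet(Q,I)$ is acyclic because $Q$ is acyclic and $I$ is a bounded below complex of injectives. Let $u$ be a $0$-cycle on the right and $v$ a preimage of degree $0$. Then $dv$ is a $1$-cycle of $\operatorname{Hom}^\bullet(Q,I)$, so $dv=dv'$ with $v'\in\operatorname{Hom}^0(Q,I)$, and $v-v'$ is a chain map extending $u$. Thus $C^I$ is globally fibrant. Kernels are computed on sections, so $\pi_i(C^I(W),0)=H_i(I(W))=\mathbb H^{-i}(W,NC)$.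
\end{proof}

\subsection{Postnikov towers}

A tower $(E_n)_{n\ge0}$ is \emph{fibrant} if $E_0$ is globally fibrant and all $E_{n+1}\to E_n$ are global fibrations. Every tower $(X_n)$ has a levelwise trivial cofibration to a fibrant tower: replace $X_0$ fibrantly, and inductively factor $X_{n+1}\to X_n\to E_n$ as a trivial cofibration $X_{n+1}\to E_{n+1}$ followed by a global fibration. By definition $\operatorname{holim}_nX_n=\varprojlim_nE_n$. This depends only on $(X_n)$ up to levelwise weak equivalence. Indeed, let $(X_n)\to(E'_n)$ be any levelwise weak equivalence to a fibrant tower. It extends to a map of towers $(E_n)\to(E_n')$, by lifting $X_{n+1}\to E_{n+1}$ against $E'_{n+1}\to E'_n$ at each stage. By Lemma~\ref{lem:fib}(a),(c), on sections over $W$ this is a levelwise weak equivalence between towers of Kan fibrations of Kan complexes, so it induces a weak equivalence of limits.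

A functorial Postnikov section is obtained as follows. For a Kan complex $M$ let $P^nM$ be the quotient that identifies simplices with the same restriction to the $n$-skeleton, and let $P^nX$ be the sheaf associated with $W\mapsto P^n(\mathrm{Ex}^\infty X(W))$. Both constructions commute with filtered colimits, hence with stalks. More flexibly, a \emph{Postnikov tower for $X$} is a tower $(X_n)$ with compatible maps $X\to X_n$ such that, on every stalk, $X\to X_n$ is a $\pi_{\le n}$-isomorphism and $X_n$ has $\pi_i=0$ for $i>n$.

\begin{lemma}\label{lem:tower}
Every $X$ has a fibrant Postnikov tower $(E_n)$. For any such tower, $X\to\operatorname{holim}_nP^nX$ is a weak equivalence if and only if $X\to\varprojlim_nE_n$ is one. For $n\ge1$ the fibers of $E_{n+1,p}\to E_{n,p}$ are concentrated in degree $n+1$, for every point $p$.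
\end{lemma}

\begin{proof}
The fibrant replacement of $(P^nX)$ is such a tower. For any Postnikov tower $(E_n)$ the maps $P^nX\to P^nE_n\leftarrow E_n$ are weak equivalences, compatible with $n$ and with the maps from $X$; so the homotopy limits agree under $X$.

The map $E_{n+1,p}\to E_{n,p}$ is a Kan fibration and a $\pi_{\le n}$-isomorphism. Let $\Phi$ be a fiber. It is nonempty because the map is onto on $\pi_0$. It is connected because the map is injective on $\pi_0$ and, as $n\ge1$, onto on $\pi_1$. For $i\ge1$ use the exact sequence
\[
\pi_{i+1}E_{n+1,p}\to\pi_{i+1}E_{n,p}\to\pi_i\Phi\to\pi_iE_{n+1,p}\to\pi_iE_{n,p}.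
\]
For $i\le n$ the last map is injective and the first is onto (an isomorphism if $i<n$, with target $0$ if $i=n$), so $\pi_i\Phi=0$. For $i\ge n+2$ both neighbors of $\pi_i\Phi$ vanish.
\end{proof}

\subsection{\'Etale sites}\label{sub:etale}

We restrict small \'etale sites to quasi-compact objects, which does not change the category of sheaves. If $V$ is of finite type over $k$, the objects of $V_{\mathrm{\acute{e}t}}$ are of finite type over $k$, and smooth if $V$ is. A geometric point $\bar v$ of $V$ gives the stalk $X_{\bar v}=\varinjlim X(W)$ over the affine \'etale neighborhoods $W$ of $\bar v$. These stalks are enough points of $V_{\mathrm{\acute{e}t}}$. For $V\in\mathrm{Sm}/k$, the coverings of an object of $V_{\mathrm{\acute{e}t}}$ are the same in both sites, so restriction of sheaves from $\mathrm{Sm}/k$ to $V_{\mathrm{\acute{e}t}}$ commutes with sheafification, limits and colimits. Hence the pairs $(V,\bar v)$, with the same formula for the stalk, are enough points of $(\mathrm{Sm}/k)_{\mathrm{\acute{e}t}}$.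

\begin{lemma}\label{lem:bigsmall}
For $W\in\mathrm{Sm}/k$ and an abelian sheaf $F$ on $(\mathrm{Sm}/k)_{\mathrm{\acute{e}t}}/W$, the group $H^i(W,F)$ equals the cohomology of $F|_{W_{\mathrm{\acute{e}t}}}$ on the small site.
\end{lemma}

\begin{proof}
Restriction is exact and preserves sections over $W$. Its left adjoint is left Kan extension along $u\colon W_{\mathrm{\acute{e}t}}\subset(\mathrm{Sm}/k)/W$ followed by sheafification. Since $W_{\mathrm{\acute{e}t}}$ has finite limits and $u$ preserves them, the Kan extension is computed by filtered colimits, so it is exact. Hence restriction preserves injectives.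
\end{proof}

\subsection{Cohomological dimension of profinite groups}\label{sub:galois}

Let $G$ be a profinite group; modules are discrete. For a prime $p$, $\operatorname{cd}_p(G)$ is the least $c$ such that the $p$-primary part of $H^n(G,A)$ vanishes for all $n>c$ and all torsion $A$, and $\operatorname{cd}(G)=\sup_p\operatorname{cd}_p(G)$. We use the following standard facts; $H$ is a closed subgroup.
\begin{enumerate}
\item[(G1)] $\operatorname{cd}_p(H)\le\operatorname{cd}_p(G)$, and $\operatorname{cd}_p(G)=\operatorname{cd}(P)$ for a pro-$p$ Sylow subgroup $P$.
\item[(G2)] $H^n(G,A)=0$ for $n>\operatorname{cd}(G)+1$ and \emph{every} module $A$, torsion or not \cite[I.3.2, Prop.~13]{Serre}.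
\item[(G3)] If $H$ is normal, $\operatorname{cd}_p(G)\le\operatorname{cd}_p(H)+\operatorname{cd}_p(G/H)$ \cite[I.3.3, Prop.~15]{Serre}.
\item[(G4)] If $G$ is pro-$p$, then $\operatorname{cd}(G)\le n$ if and only if $H^{n+1}(G,\mathbb Z/p)=0$ \cite[I.4.1, Prop.~21]{Serre}.
\item[(G5)] If $H$ is open, $\operatorname{cor}\circ\operatorname{res}$ is multiplication by $[G:H]$ on $H^n(G,A)$.
\item[(G6)] (Shapiro's lemma.) For an $H$-module $B$ let $\operatorname{Coind}_H^GB$ be the $G$-module of locally constant functions $f\colon G\to B$ with $f(hx)=hf(x)$. Restriction to $H$ followed by evaluation at $1$ is an isomorphism $H^n(G,\operatorname{Coind}_H^GB)\cong H^n(H,B)$. Such an $f$ has finite image, so $\operatorname{Coind}^G_HB$ is torsion if $B$ is.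
\item[(G7)] If $G=\varprojlim G_i$ and $A=\varinjlim A_i$ compatibly over a directed set, then $H^n(G,A)=\varinjlim H^n(G_i,A_i)$. In particular a class in $H^n(G,A)$ is inflated from $H^n(G/U,A^U)$ for some open normal $U$, and for $n\ge1$ it restricts to zero on $U$.
\item[(G8)] A field $F$ of characteristic $p$ has $\operatorname{cd}_p(F)\le1$. A purely inseparable extension does not change the absolute Galois group.
\item[(G9)] If $F'/F$ has transcendence degree $D$ and $\ell\ne\operatorname{char}F$, then $\operatorname{cd}_\ell(F')\le\operatorname{cd}_\ell(F)+D$ \cite[II.4.2, Prop.~11]{Serre}.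
\end{enumerate}
Sheaves on $(\operatorname{Spec}F)_{\mathrm{\acute{e}t}}$ are discrete $G_F$-sets, and for $F'/F$ finite separable the cohomology of $\operatorname{Spec}F'$ is $H^*(F',-)$.

\section{A criterion for non-convergence}\label{sec:criterion}

The simplest towers are those of products $X=\prod_jK(A_j,n_j)$ with $n_j\to\infty$. Here everything can be computed: $X$ is connected, while the stalk of the homotopy limit has $\pi_0=\varinjlim_W\prod_jH^{n_j}(W,A_j)$. Each single class dies on some neighborhood; a sequence of classes need not die on a common one.

\begin{lemma}\label{lem:criterion}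
Let $T$ be a site with enough points, $U\in T$, $1\le n_1<n_2<\cdots$ integers, $A_j$ abelian sheaves and $\alpha_j\in H^{n_j}(U,A_j)$. Suppose that for every covering $\{U_a\to U\}$ there are $a$ and $j$ with $\alpha_j|_{U_a}\ne0$. Then $T$ is not of finite type.
\end{lemma}

\begin{proof}
Let $X=\prod_jK(A_j,n_j)$ and $X_m=\prod_{n_j\le m}K(A_j,n_j)$. Products are computed on sections, so $\pi_i(X(V))$ is $A_j(V)$ if $i=n_j$ and trivial if $i$ is none of the $n_j$. Thus $X(V)\to X_m(V)$ is a $\pi_{\le m}$-isomorphism and $X_m(V)$ has no homotopy above degree $m$; the same holds on stalks. Let $E_j=K(A_j,n_j)^{I_j}$ be as in Lemma~\ref{lem:hyper} and $E_{(m)}=\prod_{n_j\le m}E_j$. This product is finite because $n_j\to\infty$, so $X_m\to E_{(m)}$ is a weak equivalence. The projections $E_{(m+1)}\to E_{(m)}$ are global fibrations. Hence $(E_{(m)})$ is a fibrant Postnikov tower for $X$, with limit $E=\prod_jE_j$, and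
\[
\pi_0(E(V))=\prod_jH^{n_j}(V,A_j)
\]
naturally in $V$. Suppose $T$ is of finite type. By Lemma~\ref{lem:tower}, $X\to E$ is a weak equivalence, so the sheaf associated with $V\mapsto\pi_0(E(V))$ is $\pi_0X$, which is a point since all $n_j\ge1$. Then $(\alpha_j)_j$ and $0$ agree on some covering $\{U_a\to U\}$, that is, $\alpha_j|_{U_a}=0$ for all $a$ and $j$. This contradicts the hypothesis.
\end{proof}

\begin{corollary}\label{cor:galois-criterion}
Let $1\le n_1<n_2<\cdots$, let $A_j$ be discrete $G_k$-modules and $\alpha_j\in H^{n_j}(k,A_j)$. If no finite separable extension of $k$ kills all $\alpha_j$, then $(\mathrm{Sm}/k)_{\mathrm{\acute{e}t}}$ is not of finite type.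
\end{corollary}

\begin{proof}
The module $A_j$ corresponds to an \'etale commutative group scheme $\mathcal A_j$ over $k$, a disjoint union of spectra of finite separable extensions, one for each orbit. The functor $V\mapsto\operatorname{Hom}_k(V,\mathcal A_j)$ is an abelian \'etale sheaf on $\mathrm{Sm}/k$ whose restriction to the small site of $\operatorname{Spec}k$ is $A_j$. By Lemma~\ref{lem:bigsmall}, $H^*(\operatorname{Spec}k',\mathcal A_j)=H^*(k',A_j)$ for $k'/k$ finite separable. In a covering $\{U_a\to\operatorname{Spec}k\}$ some $U_a$ is nonempty, so it has a component $\operatorname{Spec}k'$. Some $\alpha_j$ is nonzero on $k'$, hence on $U_a$. Apply Lemma~\ref{lem:criterion} with $U=\operatorname{Spec}k$.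
\end{proof}

\begin{example}[Countable fields]\label{ex:countable}
Let $k$ be countable, and suppose that no finite extension has finite cohomological dimension. Enumerate $k^{\mathrm{sep}}=\{x_1,x_2,\dots\}$ and put $k_j=k(x_1,\dots,x_j)$. As $\operatorname{cd}(k_j)=\infty$, there are $n_1<n_2<\cdots$, torsion $G_{k_j}$-modules $B_j$ and $0\ne\beta_j\in H^{n_j}(k_j,B_j)$. Let $\alpha_j\in H^{n_j}(k,\operatorname{Coind}B_j)$ correspond to $\beta_j$ under (G6). Then $\alpha_j|_{k_j}$ maps to $\beta_j$, so it is nonzero. A finite separable $k'$ lies in some $k_j$, and then $\alpha_j|_{k'}\ne0$. So the site is not of finite type.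
\end{example}

This argument uses only that $1\in G_k$ has a countable basis of open subgroups. That fails already for $\mathbb C(t)$: the quadratic extensions $\mathbb C(t)(\sqrt{t-a})$, $a\in\mathbb C$, are distinct and uncountably many, and a finite separable extension contains only finitely many of them. The next example shows what replaces the enumeration.

\begin{example}[Iterated Laurent series]\label{ex:laurent}
Let $F_0=\mathbb C$, $F_n=F_{n-1}((t_n))$ and $k=\bigcup_nF_n$. In characteristic $0$, every finite extension of $F((t))$ lies in some $F'((t^{1/e}))$ with $F'/F$ finite. By induction the algebraic closure of $k$ is generated by the roots $t_i^{1/e}$. The iterated valuation $k^\times\to\bigoplus_i\mathbb Z$ sends the $t_i$ to the standard basis, so they are independent modulo $e$-th powers, and Kummer theory gives $G_k=\prod_{i\ge1}\widehat{\mathbb Z}$. Let $x_i\in H^1(k,\mathbb Z/p^m)$ be the $i$-th coordinate modulo $p^m$, the Kummer class of $t_i$, and let $\alpha_{n,m}=x_1\cup\dots\cup x_n$. Its restriction to the subgroup $\widehat{\mathbb Z}^n$ generates $H^n(\widehat{\mathbb Z}^n,\mathbb Z/p^m)\cong\mathbb Z/p^m$ by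 the K\"unneth formula, so $\alpha_{n,m}$ has order $p^m$. The classes $\alpha_{n,1}$ are all nonzero, and all are killed by the one extension $k(t_1^{1/p})$, which kills $x_1$ modulo $p$. The classes $\alpha_{n,n}$ are not killed by any one extension: if $k'$ of degree $d$ kills $\alpha_{n,n}$, then $d\alpha_{n,n}=0$ by (G5), so $p^n\mid d$. Passing from $\alpha_{n,1}$ to $\alpha_{n,n}$ means lifting a product of Kummer classes factor by factor from $\mathbb Z/p$ to $\mathbb Z/p^n$.
\end{example}

\section{Classes of large order in large degree}\label{sec:order}

We now carry out Example~\ref{ex:laurent} over any field with $\operatorname{cd}(K)=\infty$. Let $F$ be a field of characteristic $\ne p$ that contains all $p$-power roots of unity. Fix primitive roots $\zeta_m\in F$ of order $p^m$ with $\zeta_m^p=\zeta_{m-1}$. They identify $\mathbb Z/p^m$ with $\mu_{p^m}$, and the reduction $\mathbb Z/p^m\to\mathbb Z/p$ with $\zeta\mapsto\zeta^{p^{m-1}}$. Kummer theory gives $H^1(F,\mathbb Z/p^m)=F^\times/F^{\times p^m}$.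

In degree $1$ the statement we want is elementary: if $a\in F^\times$ is not a $p$-th power, it has order $p^m$ in $F^\times/F^{\times p^m}$. Indeed, $a^{p^{m-1}}=b^{p^m}$ gives $a=\zeta b^p$ with $\zeta\in\mu_{p^{m-1}}$, and $\zeta$ is a $p$-th power. In higher degree we need to know that classes modulo $p$ lift, and this is where arithmetic enters. The Milnor $K$-group $K^M_j(F)$ is the quotient of $(F^\times)^{\otimes j}$ by the tensors with two adjacent entries $a$, $1-a$; it is generated by symbols $\{a_1,\dots,a_j\}$. The norm residue map $K^M_j(F)/p\to H^j(F,\mu_p^{\otimes j})$ sends a symbol to the cup product of the Kummer classes of the $a_i$. By the norm residue theorem (\cite{Voe11}; for $p=2$, \cite{Voe03}) this map is surjective, which is all we use.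

\begin{lemma}\label{lem:order}
Let $p$ be a prime and $F$ a field with $\operatorname{char}F\ne p$, $\mu_{p^\infty}\subset F$, $G_F$ pro-$p$ and $\operatorname{cd}(F)=\infty$. Then for all $n,m\ge1$ there is $\alpha\in H^n(F,\mathbb Z/p^m)$ of order exactly $p^m$.
\end{lemma}

\begin{proof}
Write $H^j_m=H^j(F,\mathbb Z/p^m)$. We lift a nonzero class $a\in H^n_1$ to $H^n_m$ (step (a)) and show that the lift has full order; for this all Bockstein maps must vanish (steps (b), (c)).

(a) \emph{$H^j_m\to H^j_1$ is onto for $j\ge0$.} For $j=0$ this is $\mathbb Z/p^m\to\mathbb Z/p$. For $j=1$, map the Kummer sequence for $p^m$ to the one for $p$ by $x\mapsto x^{p^{m-1}}$ on the first two terms and the identity on the third; this shows that the map is the projection $F^\times/F^{\times p^m}\to F^\times/F^{\times p}$. For $j\ge2$ the norm residue theorem says that $H^j_1$ is generated by cup products of elements of $H^1_1$. Reduction is a ring homomorphism on coefficients, so it respects cup products, and these lift factor by factor.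

(b) \emph{$H^j_m\to H^j_{m-1}$ is onto for $m\ge2$, $j\ge0$.} Induct on $m$; the case $m=2$ is (a). Let $m\ge3$ and $x\in H^j_{m-1}$. By (a) there is $y\in H^j_m$ with the same image as $x$ in $H^j_1$; let $\bar y\in H^j_{m-1}$ be its reduction. The sequence $0\to\mathbb Z/p^{m-2}\xrightarrow{p}\mathbb Z/p^{m-1}\to\mathbb Z/p\to0$ gives $x-\bar y=p_*(z)$ with $z\in H^j_{m-2}$. By induction $z$ is the reduction of some $z'\in H^j_{m-1}$. The composites
\[
\mathbb Z/p^{m-1}\xrightarrow{p}\mathbb Z/p^m\to\mathbb Z/p^{m-1}\qquad\text{and}\qquad\mathbb Z/p^{m-1}\to\mathbb Z/p^{m-2}\xrightarrow{p}\mathbb Z/p^{m-1}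
\]
both send $1$ to $p$, so $p_*(z')\in H^j_m$ reduces to $p_*(z)$, and $y+p_*(z')$ reduces to $x$.

(c) \emph{The map $\iota_*\colon H^n_1\to H^n_m$ induced by $\iota\colon\mathbb Z/p\to\mathbb Z/p^m$, $1\mapsto p^{m-1}$, is injective.} For $m=1$ it is the identity. For $m\ge2$ use $0\to\mathbb Z/p\xrightarrow{\iota}\mathbb Z/p^m\to\mathbb Z/p^{m-1}\to0$: the kernel of $\iota_*$ is the cokernel of $H^{n-1}_m\to H^{n-1}_{m-1}$, which is $0$ by (b).

(d) Since $G_F$ is pro-$p$ of infinite cohomological dimension, (G4) gives $0\ne a\in H^n_1$. Let $\alpha\in H^n_m$ be a lift. Multiplication by $p^{m-1}$ on $\mathbb Z/p^m$ is reduction followed by $\iota$, so $p^{m-1}\alpha=\iota_*(a)\ne0$, while $p^m\alpha=0$.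
\end{proof}

The roots of unity cannot be dropped. For $F=\mathbb R$ and $p=2$ the group $G_F=\mathbb Z/2$ is pro-$2$ of infinite cohomological dimension, but $\operatorname{Hom}(G_F,\mathbb Z/4)\to\operatorname{Hom}(G_F,\mathbb Z/2)$ is zero, and all cohomology in positive degree is killed by $2$. Adjoining $\mu_{2^\infty}$ to $\mathbb R$ destroys the infinite dimension. Over $K$, which contains $\sqrt{-1}$, adjoining $\mu_{p^\infty}$ lowers $\operatorname{cd}_p$ by at most one; this is the role of $K$ in the next proof.

\begin{proposition}\label{prop:order}
Let $\operatorname{cd}(K)=\infty$. For every $N\ge1$ there are $n\ge N$, a discrete torsion $G_k$-module $A$ and $\alpha\in H^n(k,A)$ with $d\alpha\ne0$ for all $1\le d\le N$.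
\end{proposition}

\begin{proof}
By (G6), which is an isomorphism of groups and preserves torsion coefficients, it suffices to find such a class over some subextension of $k^{\mathrm{sep}}/k$, finite or not.

\emph{Case 1: $\operatorname{cd}_p(K)=\infty$ for some $p$.} Then $p\ne\operatorname{char}k$ by (G8). Let $M=K(\mu_{p^\infty})$. The action on roots of unity embeds $\operatorname{Gal}(M/K)$ as a closed subgroup of $\mathbb Z_p^\times$. For odd $p$, $\mathbb Z_p^\times\cong\mathbb Z/(p-1)\times\mathbb Z_p$. For $p=2$ the image lies in $1+4\mathbb Z_2\cong\mathbb Z_2$, because $\mu_4\subset K$. In both cases the ambient group has Sylow subgroup $\mathbb Z_p$, of cohomological dimension $1$, so $\operatorname{cd}_p\operatorname{Gal}(M/K)\le1$ by (G1). Then (G3) forces $\operatorname{cd}_p(M)=\infty$. Let $F$ be the fixed field of a pro-$p$ Sylow subgroup of $G_M$; by (G1), $\operatorname{cd}(F)=\infty$. Lemma~\ref{lem:order} with $n=m=N$ gives $\alpha\in H^N(F,\mathbb Z/p^N)$ of order $p^N>N$.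

\emph{Case 2: $\operatorname{cd}_p(K)<\infty$ for all $p$.} The numbers $\operatorname{cd}_p(K)$ are unbounded, and only finitely many primes are $\le N$, so there is $p>N$ with $n:=\operatorname{cd}_p(K)\ge N$. By definition of $\operatorname{cd}_p$ there are a torsion $G_K$-module $B$ and $0\ne\alpha\in H^n(K,B)$ of $p$-power order. That order is at least $p>N$.
\end{proof}

\begin{corollary}\label{cor:survive}
If $\operatorname{cd}(K)=\infty$, there are $1\le n_1<n_2<\cdots$, discrete torsion $G_k$-modules $A_j$ and $\alpha_j\in H^{n_j}(k,A_j)$ such that $\alpha_j|_{k'}\ne0$ for every finite separable $k'/k$ and every $j\ge[k':k]$.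
\end{corollary}

\begin{proof}
Put $n_0=0$ and apply Proposition~\ref{prop:order} inductively with $N=\max(j,n_{j-1}+1)$. This gives $n_j>n_{j-1}$ and $\alpha_j$ with $d\alpha_j\ne0$ for $1\le d\le j$. If $d=[k':k]\le j$ and $\alpha_j|_{k'}=0$, then $d\alpha_j=0$ by (G5), a contradiction.
\end{proof}

\section{Obstruction theory and convergence}\label{sec:convergence}

To lift a section along $E_{n+1}\to E_n$ we must find a section of a fiber $F$, a fibrant object whose stalks are concentrated in one degree $q$. It has no preferred base point, so it need not be equivalent to some $K(A,q)$. The model is a torsor: a torsor under an abelian sheaf $A$ is the fiber over $1$ of an extension $0\to A\to C\to\mathbb Z\to0$, and it has a section if and only if the boundary of $1$ in $H^1(W,A)$ vanishes. The free abelian sheaf $\mathbb Z[F]$, truncated above degree $q$, supplies the analogous extension for $F$.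

\begin{lemma}\label{lem:obstruction}
Let $q\ge2$ and let $F$ be a globally fibrant simplicial sheaf on $T/W$ whose stalks are concentrated in degree $q$. There is an abelian sheaf $A$ on $T/W$ such that
\begin{enumerate}
\item[(a)] if $H^{q+1}(W,A)=0$, then $F(W)\ne\emptyset$;
\item[(b)] for every vertex $x\in F(W)$, $\pi_i(F(W),x)\cong H^{q-i}(W,A)$ for $0\le i\le q$, and $\pi_i(F(W),x)=0$ for $i>q$.
\end{enumerate}
\end{lemma}

\begin{proof}
Let $C$ be the quotient of $\mathbb Z[F]$ such that $NC$ agrees with $N\mathbb Z[F]$ in degrees $<q$, is $N_q\mathbb Z[F]$ modulo boundaries in degree $q$, and vanishes above. The augmentation $\mathbb Z[F]\to\mathbb Z$ factors through $\epsilon\colon C\to\mathbb Z$, which is onto because the stalks of $F$ are nonempty. Let $C_0$ and $C_1$ be the fibers of $\epsilon$ over $0$ and $1$, and $A=H_q(N\mathbb Z[F])$. The homology of $NC_0$ is the reduced homology of $F$ in degrees $\le q$. The stalks of $F$ are $(q-1)$-connected, so $NC_0$ is quasi-isomorphic to $A[q]$.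

The canonical map $F\to C$, $y\mapsto[y]$, lands in $C_1$. We claim that $F\to C_1$ is a weak equivalence. On a stalk choose a vertex $x$. Subtracting $[x]$ identifies $C_1$ with $C_0$, and $y\mapsto[y]-[x]$ induces the Hurewicz map $\pi_q\to H_q$. It is an isomorphism because the stalk is $(q-1)$-connected with $q\ge2$. Both sides are concentrated in degree $q$, which proves the claim.

(a) Take $C\to C^I$ as in Lemma~\ref{lem:hyper}. The projection $\tau_{\ge0}I\to H_0(I)=H_0(NC)=\mathbb Z$ extends $\epsilon$ to $\epsilon^I\colon C^I\to\mathbb Z$, a global fibration by Lemma~\ref{lem:fib}(d). Its fiber $C^I_1$ over $1$ is globally fibrant. On stalks, $C_1$ and $C_1^I$ are the corresponding components of $C$ and $C^I$, so $F\to C_1\to C_1^I$ is a weak equivalence of globally fibrant objects. By Lemma~\ref{lem:fib}(c) it suffices to show $C^I_1(W)\ne\emptyset$. The sequence $0\to NC_0\to NC\to\mathbb Z\to0$ gives an exact sequence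
\[
\mathbb H^0(W,NC)\to H^0(W,\mathbb Z)\to\mathbb H^1(W,NC_0)=H^{q+1}(W,A)=0.
\]
A vertex of $C^I(W)$ is a $0$-cycle $z$ of $I(W)$, that is, a chain map $\mathbb Z\to\tau_{\ge0}I$ on $T/W$; its composite with $\tau_{\ge0}I\to\mathbb Z$ is both $\epsilon^I(z)$ and the image of the class of $z$ under the first arrow. So some vertex has $\epsilon^I(z)=1$.

(b) Now $[x]$ is a section over $W$, so subtracting it is an isomorphism of sheaves $C_1\cong C_0$. The composite $F\to C_1\cong C_0\to C_0^{I}$, with $I$ now a resolution of $NC_0$, is a weak equivalence of globally fibrant objects sending $x$ to $0$. Lemmas~\ref{lem:fib}(c) and~\ref{lem:hyper} give $\pi_i(F(W),x)\cong\mathbb H^{-i}(W,A[q])=H^{q-i}(W,A)$.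
\end{proof}

For $q=1$ the Hurewicz map is only the abelianization, and the lemma does not apply; we never need it in the lowest stages of a tower. The sheaf $A$ is locally a homotopy sheaf of an arbitrary simplicial sheaf, so we need a vanishing theorem for all abelian sheaves, not only torsion ones. We obtain it by passing through the Nisnevich topology, whose local rings are henselian, so that the question reduces to the residue fields and (G2).

\begin{lemma}\label{lem:cdscheme}
Let $L$ be a field with $\operatorname{cd}(L)=c_0<\infty$ and $W$ a scheme of finite type over $L$ with $\dim W\le D$. Then $H^i_{\mathrm{\acute{e}t}}(W,F)=0$ for every abelian sheaf $F$ on $W_{\mathrm{\acute{e}t}}$ and all $i>c_0+2D+1$.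
\end{lemma}

\begin{proof}
The small Nisnevich site $W_{\mathrm{Nis}}$ has the same objects as $W_{\mathrm{\acute{e}t}}$; a family of \'etale maps to $U$ is a covering if every $u\in U$ has a preimage with the same residue field. Let $\varepsilon\colon W_{\mathrm{\acute{e}t}}\to W_{\mathrm{Nis}}$ be the evident morphism; $R^t\varepsilon_*F$ is the Nisnevich sheaf associated with $U\mapsto H^t_{\mathrm{\acute{e}t}}(U,F)$. Enough points of $W_{\mathrm{Nis}}$ are given by pairs $(U,u)$ with $U\to W$ \'etale and $u\in U$. The neighborhoods are the affine \'etale $U'\to U$ with a point over $u$ having residue field $\kappa(u)$, and their limit is $\operatorname{Spec}\mathcal O^h_{U,u}$. \'Etale cohomology commutes with this limit, so the stalk of $R^t\varepsilon_*F$ at $(U,u)$ is $H^t_{\mathrm{\acute{e}t}}(\operatorname{Spec}\mathcal O^h_{U,u},F)$. As the ring is henselian, this group equals $H^t(\kappa(u),F_{\bar u})$ \cite{SGA4}.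

Let $w\in W$ be the image of $u$. Then $\kappa(u)$ is finite over $\kappa(w)$, so $\operatorname{trdeg}(\kappa(u)/L)\le D$. We claim $\operatorname{cd}_\ell(\kappa(u))\le c_0+D$ for all primes $\ell$. For $\ell\ne\operatorname{char}L$ this is (G9). Let $\ell=\operatorname{char}L$. If $\kappa(u)/L$ is algebraic, $G_{\kappa(u)}$ is isomorphic to a closed subgroup of $G_L$ by (G8), so $\operatorname{cd}_\ell\le c_0$. Otherwise $D\ge1$, and $\operatorname{cd}_\ell\le1\le c_0+D$ by (G8).

By (G2), $R^t\varepsilon_*F=0$ for $t>c_0+D+1$. Since $W$ is noetherian of dimension $\le D$, $H^s_{\mathrm{Nis}}(W,-)=0$ for $s>D$ \cite[Prop.~3.1.8]{MV}. The Leray spectral sequence $H^s_{\mathrm{Nis}}(W,R^t\varepsilon_*F)\Rightarrow H^{s+t}_{\mathrm{\acute{e}t}}(W,F)$ gives the bound.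
\end{proof}

The bound grows with $D$, so there is no uniform bound on $\mathrm{Sm}/k$. None is needed: a weak equivalence is tested one stalk at a time, and the neighborhoods of a point of $V$ have dimension at most $\dim V$.

\begin{proposition}\label{prop:convergence}
If some finite extension $L/k$ has $\operatorname{cd}(L)<\infty$, then $(\mathrm{Sm}/k)_{\mathrm{\acute{e}t}}$ is of finite type, and so is $Y_{\mathrm{\acute{e}t}}$ for every $k$-scheme $Y$ of finite type.
\end{proposition}

\begin{proof}
Replacing $L$ by the separable closure of $k$ in $L$ does not change $G_L$, by (G8), so let $L/k$ be separable. Let $X$ be a simplicial sheaf on one of the two sites, $(E_n)$ a fibrant Postnikov tower for $X$, and $E=\varprojlim E_n$. Fix a point $p=(V,\bar v)$ as in Section~\ref{sub:etale}, with $V=Y$ for the small site. We show that $X_p\to E_p$ is a weak equivalence.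

Let $V'=V\times_kL$. The map $V'\to V$ is \'etale and surjective, so $\bar v$ lifts to $V'$, and the affine \'etale neighborhoods $W$ of this lift over $V'$ are cofinal among the neighborhoods of $\bar v$. Each such $W$ is of finite type over $L$ and $\dim W\le\dim V$. Put $c=\operatorname{cd}(L)+2\dim V+1\ge1$. By Lemma~\ref{lem:cdscheme}, and Lemma~\ref{lem:bigsmall} for the big site, $H^i(W,A)=0$ for all $i>c$ and all abelian sheaves $A$ on the site localized at $W$. Fix $W$.

\emph{One stage.} Let $r\ge c$, let $e\in E_r(W)$ be a vertex, and let $F$ be the fiber of $E_{r+1}|_W\to E_r|_W$ over $e$. It is globally fibrant by Lemma~\ref{lem:fib}(b), and its stalks are concentrated in degree $r+1\ge2$ by Lemma~\ref{lem:tower}. By Lemma~\ref{lem:obstruction}, $F(W)\ne\emptyset$ because $r+2>c$, and $\pi_i(F(W))=H^{r+1-i}(W,A)$ vanishes for $0\le i\le r-c$. So $E_{r+1}(W)\to E_r(W)$ is a Kan fibration with $(r-c)$-connected fibers. By Lemma~\ref{lem:lifts}(a) its lifting problems of dimension $\le r-c+1$ have solutions.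

\emph{All stages.} Let $n\ge c$ and $m\le n-c+1$, and let $(a,b_n)$ be an $m$-dimensional lifting problem for $E(W)\to E_n(W)$. Let $a_r$ be the component of $a$ in $E_r(W)$. Inductively choose a solution $b_{r+1}$ of the problem $(a_{r+1},b_r)$ for $E_{r+1}(W)\to E_r(W)$, $r\ge n$; it exists since $m\le r-c+1$. The family $(b_r)$ solves $(a,b_n)$. As $E(W)$ is a Kan complex, Lemma~\ref{lem:detect} shows that $E(W)\to E_n(W)$ is a $\pi_{\le n-c}$-isomorphism.

Passing to the colimit over $W$, with the same $c$ for all $W$, we find that $E_p\to E_{n,p}$ is a $\pi_{\le n-c}$-isomorphism. So is $X_p\to E_{n,p}$, hence so is $X_p\to E_p$, for every $n\ge c$. Lemma~\ref{lem:tower} finishes the proof.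
\end{proof}

\section{Proofs of Theorems \ref{thm:main} and \ref{thm:equiv}}\label{sec:proofs}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
(3)$\Rightarrow$(2): take $L=K$. (2)$\Rightarrow$(1) is Proposition~\ref{prop:convergence}. (1)$\Rightarrow$(3): if $\operatorname{cd}(K)=\infty$, no finite separable extension kills all the classes of Corollary~\ref{cor:survive}, so the site is not of finite type by Corollary~\ref{cor:galois-criterion}.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:equiv}]
(2)$\Rightarrow$(4) is Proposition~\ref{prop:convergence}, and (4)$\Rightarrow$(5) follows with $X=\operatorname{Spec}k$.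

(5)$\Rightarrow$(3): Suppose $\operatorname{cd}(K)=\infty$, and let $X\ne\emptyset$ be of finite type over $k$. We transport the classes from a closed point $i\colon x\to X$. Its residue field $k_1$ is finite over $k$. We have $\operatorname{cd}(k_1(\sqrt{-1}))=\infty$, since otherwise (2), hence (3), would hold for $k$. Take $(n_j,A_j,\alpha_j)$ from Corollary~\ref{cor:survive} for the field $k_1$. The functor $i_*$ is exact, as $i$ is a closed immersion, and preserves injectives, so $H^n(U,i_*A_j)=H^n(U\times_Xx,A_j)$ naturally in $U\in X_{\mathrm{\acute{e}t}}$. In particular $\alpha_j\in H^{n_j}(X,i_*A_j)$. For a covering $\{U_a\to X\}$ some $U_a\times_Xx$ is nonempty and has a component $\operatorname{Spec}k_2$ with $k_2/k_1$ finite separable. For $j\ge[k_2:k_1]$ we have $\alpha_j|_{k_2}\ne0$, so $\alpha_j|_{U_a}\ne0$. By Lemma~\ref{lem:criterion}, $X_{\mathrm{\acute{e}t}}$ is not of finite type.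

(3)$\Rightarrow$(6): For torsion $A$, $n>\operatorname{cd}(K)$ and $\alpha\in H^n(k,A)$ we have $\alpha|_K=0$, so $[K:k]\alpha=0$ by (G5), and $[K:k]$ divides $2$. Take $N=2$, $n_0=\operatorname{cd}(K)+1$. This also proves the last assertion. For $k=\mathbb R$ we have $\operatorname{cd}(K)=0$ and $H^n(\mathbb R,\mathbb Z/2)\ne0$ for all $n$, so $2$ cannot be replaced by $1$.

(6)$\Rightarrow$(3): If $\operatorname{cd}(K)=\infty$, Proposition~\ref{prop:order} applied to $\max(N,n_0)$ gives a class $\alpha$ of degree $\ge n_0$ with $N\alpha\ne0$.

(3)$\Rightarrow$(7): The field $K$ kills $\alpha_n$ for $n>\operatorname{cd}(K)$. Each of the finitely many other classes is killed by a finite separable extension, by (G7). Take the compositum of these with $K$.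

(7)$\Rightarrow$(3): If $\operatorname{cd}(K)=\infty$, the classes of Corollary~\ref{cor:survive}, with $A_n=0$ in the remaining degrees, contradict (7).
\end{proof}

\section{A profinite group with convergent towers}\label{sec:groups}

For a profinite group $G$ let $T_G$ be the site of finite continuous $G$-sets, with jointly surjective families as coverings. Its sheaves are the discrete $G$-sets $S$ (all stabilizers open), with sections $S^V$ over $G/V$ for $V\subset G$ open. The underlying set $S=\bigcup_VS^V$ is the stalk at a conservative point, and we do not distinguish a sheaf from its stalk. So a weak equivalence is an equivariant map that is a weak equivalence of underlying simplicial sets. The site $T_G/(G/V)$ is $T_V$, restriction of sheaves is restriction of the action, and the cohomology of $G/V$ is $H^*(V,-)$. Infinite limits need care: the limit $E$ of a tower of sheaves has $E^V=\varprojlim E_n^V$, and $E=\bigcup_V\varprojlim_nE_n^V$.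

The argument of Example~\ref{ex:countable}, with Lemma~\ref{lem:criterion} applied to the one-point $G$-set, shows that a group as in Theorem~\ref{thm:group} has no countable basis of open subgroups. On the other hand, a tower has countably many stages, and a lifting problem in it involves only countably many simplices. This suggests groups whose every countable part looks virtually finite-dimensional:
\begin{quote}
$(*)$ for every countable family of open subgroups of $G$ there is a closed normal subgroup $N$ of $G$, contained in all of them, such that $G/N$ has an open subgroup of finite cohomological dimension.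
\end{quote}
Property $(*)$ passes to open subgroups $V$. Given a countable family of open subgroups of $V$, apply $(*)$ for $G$ to the family together with $V$. Then $N\subset V$, the group $V/N$ is open in $G/N$, and its intersection with an open subgroup of finite cohomological dimension is open in $V/N$ and of finite cohomological dimension by (G1).

\subsection{Convergence under $(*)$}

\begin{proposition}\label{prop:star}
If $G$ satisfies $(*)$, then $T_G$ is of finite type.
\end{proposition}

\begin{proof}
Let $(E_n)$ be a fibrant Postnikov tower for $X$ and $E$ its limit.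

\emph{Claim.} Let $n\ge m+1\ge1$ and let $V\subset G$ be open. Every $m$-dimensional lifting problem $(a,b)$ for $E^V\to E_n^V$ has a solution in $E^{V'}$ for some open $V'\subset V$.

The claim suffices. As $\partial\Delta^m$ and $\Delta^m$ are finite, every lifting problem for $E\to E_n$ is fixed by some open $V$. So for $n\ge 2$ all problems of dimension $\le n-1$ have solutions. Both $E=\bigcup_VE^V$ and $E_n$ are Kan complexes, so $E\to E_n$ is a $\pi_{\le n-2}$-isomorphism by Lemma~\ref{lem:detect}. So is $X\to E_n$, hence so is $X\to E$, for all $n\ge2$.

To prove the claim we may replace $G$ by $V$, by Lemma~\ref{lem:fib}(b) and the inheritance of $(*)$. So let $V=G$, and let $a_r$ be the component of $a$ in $E_r$.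

\emph{Step 1: the tower of solution spaces.} For $r\ge n$ let $Y_r$ be the space of solutions of $(a_r,b)$ for $E_r\to E_n$, that is, the fiber of
\[
E_r^{\Delta^m}\to E_r^{\partial\Delta^m}\times_{E_n^{\partial\Delta^m}}E_n^{\Delta^m}
\]
over the $G$-fixed vertex $(a_r,b)$. Then $Y_n=*$, and a vertex of $\varprojlim_rY_r^{V'}$ is a solution of $(a,b)$ in $E^{V'}$. An $l$-simplex of $Y_{r+1}$ is a map $\Delta^l\times\Delta^m\to E_{r+1}$ that is given by $a_{r+1}$ on $\Delta^l\times\partial\Delta^m$ and whose image in $E_r$ is an $l$-simplex of $Y_r$. Thus $Y_{r+1}\to Y_r$ is the base change of the pullback-corner map of $E_{r+1}\to E_r$ along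
\[
Y_r\to E_{r+1}^{\partial\Delta^m}\times_{E_r^{\partial\Delta^m}}E_r^{\Delta^m},\qquad y\mapsto(a_{r+1},y),
\]
so it is a global fibration. Its fiber over a vertex $y$ is the space of solutions of $(a_{r+1},y)$ for $E_{r+1}\to E_r$. The fibers of the latter map are concentrated in degree $r+1$, by Lemma~\ref{lem:tower} and $r\ge n\ge1$. By Lemma~\ref{lem:lifts}(b) the fibers of $Y_{r+1}\to Y_r$ are concentrated in degree
\[
q_r:=r+1-m\ge2.
\]
We must show $\varprojlim_rY_r^{V'}\ne\emptyset$ for some open $V'$.

The obstructions lie in cohomology groups of open subgroups of $G$, which need not vanish in any degree, so we want to work over a quotient $G/N$. The fixed points $Y_r^N$ form a fibrant tower for $G/N$, but we do not know that its fibers are concentrated in one degree: taking fixed points brings in the cohomology of $N$. We therefore cut out a countable subtower with the right fibers first, and choose $N$ afterwards.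

\emph{Step 2: a countable subtower.} We construct increasing systems $(Z^{(s)}_r)_{r\ge n}$, $s\ge0$, of countable $G$-stable simplicial subsets $Z_r^{(s)}\subset Y_r$, with $Z^{(s)}_{r+1}$ mapping into $Z^{(s)}_r$. Let $Z^{(0)}_n=*$ and $Z^{(0)}_r=\emptyset$ for $r>n$. Given $Z^{(s)}$, consider for all $r\ge n$
\begin{enumerate}
\item[(i)] all compatible pairs $\Lambda^l_i\to Z^{(s)}_{r+1}$, $\Delta^l\to Z^{(s)}_r$; each has a filler in $Y_{r+1}$, since $Y_{r+1}\to Y_r$ is a Kan fibration;
\item[(ii)] all lifting problems $\partial\Delta^l\to Z^{(s)}_{r+1}$, $\Delta^l\to Z^{(s)}_r$ $(l\ge0)$ that have a solution in $Y_{r+1}$.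
\end{enumerate}
Choose one filler or solution for each of these countably many pairs. Let $Z^{(s+1)}$ be generated by $Z^{(s)}$ and the chosen simplices under faces, degeneracies, the action of $G$ and the tower maps. It is countable because $G$-orbits are finite. Put $Z_r=\bigcup_sZ^{(s)}_r$. A pair of type (i) or (ii) with values in $Z$ has values in some $Z^{(s)}$. Hence $Z_n=*$, the maps $Z_{r+1}\to Z_r$ are Kan fibrations, and a lifting problem for $Z_{r+1}\to Z_r$ that is solvable in $Y_{r+1}$ is solvable in $Z_{r+1}$.

Let $z\in Z_r$ be a vertex and $\Psi_Z\subset\Psi_Y$ the fibers over $z$, both Kan complexes. Apply the last property to problems in which $\Delta^l\to Z_r$ is constant at $z$. For $l=0$ it gives $\Psi_Z\ne\emptyset$. For $l=1$: two vertices of $\Psi_Z$ are joined by an edge of $\Psi_Y$, hence by an edge of $\Psi_Z$. For $l=i+1\ge2$: an element of $\pi_i(\Psi_Z)$ that is trivial in $\pi_i(\Psi_Y)$ is trivial. So $\Psi_Z$ is concentrated in degree $q_r$.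

\emph{Step 3: a section over a quotient.} The stabilizers of the simplices of all $Z_r$ form a countable family of open subgroups. Choose $N$ by $(*)$, put $\bar G=G/N$, and let $\bar W\subset\bar G$ be open with $\operatorname{cd}(\bar W)=c<\infty$. The $Z_r$ are simplicial discrete $\bar G$-sets. They need not be globally fibrant, so we replace them, on $T_{\bar G}$: put $Z'_n=*$ and inductively factor $Z_{r+1}\to Z_r\to Z'_r$ as a trivial cofibration $Z_{r+1}\to Z'_{r+1}$ followed by a global fibration $Z'_{r+1}\to Z'_r$. Both towers consist of Kan fibrations between Kan complexes, and $Z_r\to Z'_r$ is a weak equivalence. So the fiber over a vertex $z\in Z_r$ is equivalent to the fiber over its image in $Z'_r$. Every vertex of $Z'_r$ lies in the component of such an image, so all fibers of $Z'_{r+1}\to Z'_r$ are concentrated in degree $q_r$. In particular all $Z'_r$ are nonempty.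

Choose $r_0\ge n$ with $q_r\ge c+1$ for $r\ge r_0$, and a vertex $z_{r_0}\in Z'_{r_0}$. Let $\bar W'$ be its stabilizer in $\bar W$, an open subgroup with $\operatorname{cd}(\bar W')\le c$. Let $r\ge r_0$ and let $z_r\in Z'_r$ be a $\bar W'$-fixed vertex. The fiber over $z_r$ is globally fibrant on $T_{\bar W'}$, and $H^{q_r+1}(\bar W',A)=0$ for every discrete module $A$ by (G2), as $q_r+1>c+1$. Lemma~\ref{lem:obstruction}(a) gives a $\bar W'$-fixed vertex $z_{r+1}$ over $z_r$. Hence $\varprojlim_r(Z'_r)^{\bar W'}\ne\emptyset$.

\emph{Step 4: return to $G$.} Inflation from $\bar G$-sets to $G$-sets does not change underlying sets, so it preserves monomorphisms and weak equivalences. Its right adjoint $S\mapsto S^N$ therefore preserves global fibrations. The inclusions $Z_r\subset Y_r^N$ extend to a map of towers $\varphi_r\colon Z'_r\to Y_r^N$: given $\varphi_r$, let $\varphi_{r+1}$ be a lift in the square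
\[
\begin{array}{ccc}
Z_{r+1}&\longrightarrow&Y_{r+1}^N\\
\downarrow&&\downarrow\\
Z'_{r+1}&\longrightarrow&Y_r^N
\end{array}
\]
whose bottom map is $Z'_{r+1}\to Z'_r\xrightarrow{\varphi_r}Y^N_r$; the left map is a trivial cofibration and the right map is a global fibration on $T_{\bar G}$. Let $V'\subset G$ be the preimage of $\bar W'$. Then $(Y_r^N)^{\bar W'}=Y_r^{V'}$, and $(\varphi_r(z_r))_{r\ge r_0}$ defines a vertex of $\varprojlim_rY_r^{V'}$.
\end{proof}

\subsection{The group}

We want every open subgroup to contain an involution, which forces infinite cohomological dimension, while every countable part of the group has an index-$2$ subgroup of dimension $\le1$. Free products of copies of $\mathbb Z/2$ have such a subgroup, the kernel of the sign character. We take involutions $\sigma_s$ indexed by the countable ordinals $s<\omega_1$ and let them tend to $1$ as $s\to\omega_1$. The property of $\omega_1$ that we use is that a countable set of countable ordinals has a countable supremum.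

\emph{Finite free products.} For a finite nonempty set $T$ let $\Gamma_T$ be the free product of groups $\langle\sigma_t\rangle\cong\mathbb Z/2$, $t\in T$, and $\chi\colon\Gamma_T\to\{\pm1\}$ the character with $\chi(\sigma_t)=-1$. Its kernel is free of rank $|T|-1$. To see this, fix $t_0\in T$, let $\Lambda$ be the free group on symbols $x_t$, $t\ne t_0$, and let $\tau$ be the involution of $\Lambda$ with $x_t\mapsto x_t^{-1}$. In $\Lambda\rtimes\langle\tau\rangle$ we have $(\tau x_t)^2=x_t^{-1}x_t=1$, and in $\Gamma_T$ conjugation by $\sigma_{t_0}$ inverts $\sigma_{t_0}\sigma_t$. So $\sigma_{t_0}\mapsto\tau$, $\sigma_t\mapsto\tau x_t$ and $\tau\mapsto\sigma_{t_0}$, $x_t\mapsto\sigma_{t_0}\sigma_t$ define mutually inverse isomorphisms, under which $\ker\chi=\Lambda$.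

Let $G_T$ be the pro-$2$ completion of $\Gamma_T$ and $W_T$ the kernel of $\chi$ on $G_T$. Then $W_T=\varprojlim\Lambda/U$ over the subgroups $U\subset\Lambda$ that are normal of $2$-power index in $\Gamma_T$. These are cofinal among the normal subgroups of $2$-power index in $\Lambda$: such a $U_0$ has the conjugates $U_0$ and $U_0'=\tau U_0\tau$ in $\Gamma_T$, the intersection $U_0\cap U'_0$ is normal in $\Gamma_T$, and $\Lambda/(U_0\cap U_0')$ embeds in the $2$-group $\Lambda/U_0\times\Lambda/U'_0$. So $W_T$ is the pro-$2$ completion of $\Lambda$, a free pro-$2$ group. Every extension of $W_T$ by $\mathbb F_2$ is a pro-$2$ group and splits by lifting the generators, so $H^2(W_T,\mathbb F_2)=0$.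

\emph{The groups $G_\gamma$.} For an ordinal $\gamma<\omega_1$ consider the partitions $T$ of the set $[0,\gamma]$ into finitely many nonempty blocks, directed by refinement. If $T'$ refines $T$, map $G_{T'}\to G_T$ by sending the generator of a block to the generator of the block containing it; this respects $\chi$. Let $G_\gamma=\varprojlim_TG_T$ and let $W_\gamma=\varprojlim_TW_T$, the kernel of $\chi\colon G_\gamma\to\{\pm1\}$. By (G7), $H^2(W_\gamma,\mathbb F_2)=\varinjlim H^2(W_T,\mathbb F_2)=0$, and $W_\gamma$ is pro-$2$, so $\operatorname{cd}(W_\gamma)\le1$ by (G4). For $s\le\gamma$ the generators of the blocks containing $s$ define $\sigma_s\in G_\gamma$ with $\sigma_s^2=1$ and $\chi(\sigma_s)=-1$, an element of order $2$. A closed subgroup of $G_\gamma$ that contains all $\sigma_s$ maps onto every $G_T$, since its image is closed and contains the generators; so it is dense, hence all of $G_\gamma$.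

\emph{The transition maps.} Let $\gamma<\delta<\omega_1$. For a partition $T$ of $[0,\gamma]$ let $T^+=T\cup\{(\gamma,\delta]\}$, and consider $G_\delta\to G_{T^+}\to G_T$, where the second map kills the generator of $(\gamma,\delta]$ and fixes the others. These maps are compatible with refinement of $T$ and define $G_\delta\to G_\gamma$, with $\sigma_s\mapsto\sigma_s$ for $s\le\gamma$ and $\sigma_s\mapsto1$ for $\gamma<s\le\delta$. For $\gamma<\delta<\epsilon$ the composite $G_\epsilon\to G_\delta\to G_\gamma$ and the map $G_\epsilon\to G_\gamma$ agree on all $\sigma_s$, which generate a dense subgroup, so they are equal. The transition maps do not respect $\chi$.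

Let $G=\varprojlim_{\gamma<\omega_1}G_\gamma$ and $N_\gamma=\ker(G\to G_\gamma)$. For $s<\omega_1$ let $\sigma_s\in G$ have component $\sigma_s$ in $G_\delta$ for $\delta\ge s$ and $1$ for $\delta<s$; this family is compatible, and $\sigma_s$ has order $2$. The image of $G\to G_\gamma$ is closed and contains all $\sigma_s$, $s\le\gamma$, so $G/N_\gamma=G_\gamma$. Every open subgroup $U$ contains some $N_\gamma$: the compact sets $N_\gamma\setminus U$ decrease and have empty intersection, since $\bigcap_\gamma N_\gamma=1$.

\begin{proof}[Proof of Theorem~\ref{thm:group}]
Let $U_i$ $(i\in\mathbb N)$ be open subgroups, $U_i\supset N_{\gamma_i}$, and let $\gamma=\sup_i\gamma_i<\omega_1$. Then $N_\gamma\subset\bigcap_iU_i$, and $G/N_\gamma=G_\gamma$ has the open subgroup $W_\gamma$ with $\operatorname{cd}(W_\gamma)\le1$. So $G$ satisfies $(*)$, and $T_G$ is of finite type by Proposition~\ref{prop:star}. An open subgroup $V$ contains some $N_\gamma$, hence $\sigma_{\gamma+1}$. By (G1), $\operatorname{cd}(V)\ge\operatorname{cd}(\mathbb Z/2)=\infty$.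
\end{proof}

\begin{remark}
For this $G$ the analogue of Proposition~\ref{prop:order} fails: $2H^n(G,A)=0$ for all $n\ge2$ and all torsion $A$. Indeed, by (G7) a class is inflated from $G/U$ with $U\supset N_\gamma$ for some $\gamma$, hence from $H^n(G_\gamma,A^{N_\gamma})$, which is killed by $[G_\gamma:W_\gamma]=2$ by (G5). The index-$2$ subgroup that kills the class depends on $\gamma$, and it contains the involutions $\sigma_s$ with $s>\gamma$. In an absolute Galois group $G_k$ involutions cannot accumulate at $1$ in this way: by the Artin--Schreier theorem an involution has a real closed fixed field, so it moves $\sqrt{-1}$ and lies outside the open subgroup $G_K$.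
\end{remark}

\begin{thebibliography}{9}

\bibitem{MV} Morel and Voevodsky, \emph{$\mathbb A^1$-homotopy theory of schemes}.

\bibitem{NFT} \emph{Non-Finite Type \'Etale Sites Over Fields}, \texttt{https://www.sciencestack.ai/paper/2405.06612}.

\bibitem{Serre} Serre, \emph{Galois Cohomology}.

\bibitem{SGA4} SGA 4, VIII.

\bibitem{Voe03} Voevodsky, Publ. IHES 98 (2003).

\bibitem{Voe11} Voevodsky, \emph{On motivic cohomology with $\mathbb Z/l$-coefficients}, Ann. of Math. 174 (2011).

\end{thebibliography}
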